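# Ideals of the $C^*$-algebra generated by the Grigorchuk group on the boundary of the binary tree

## 1. Four permutations of the words of length two

Consider four transformations $a,b,c,d$ of words over $\{0,1\}$. They fix the empty word, and for every word $w$, finite or infinite,
$$a(0w)=1w,\quad a(1w)=0w,$$
$$b(0w)=0a(w),\ \ b(1w)=1c(w),\qquad c(0w)=0a(w),\ \ c(1w)=1d(w),\qquad d(0w)=0w,\ \ d(1w)=1b(w).$$
So $a$ flips the first letter, and $b,c,d$ fix the first letter and pass the work on to the rest of the word. On words of length one, $a$ swaps $0$ and $1$, and $b,c,d$ do nothing. On words of length two, $a$ swaps $00\leftrightarrow10$ and $01\leftrightarrow 11$; both $b$ and $c$ swap $00\leftrightarrow 01$ and fix $10$ and $11$; and $d$ fixes all four words.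

Let these permutations act on the four-dimensional space of functions on $\{00,01,10,11\}$ by $(gf)(x)=f(g^{-1}x)$. Use the basis consisting of the constant function $\mathbf 1$, the function $h$ equal to $1$ on $00,01$ and to $-1$ on $10,11$, the function $e_0$ equal to $1$ at $00$, to $-1$ at $01$ and to $0$ elsewhere, and the function $e_1$ equal to $1$ at $10$, to $-1$ at $11$ and to $0$ elsewhere. Then $a$ fixes $\mathbf 1$, sends $h$ to $-h$, and swaps $e_0,e_1$; $b$ and $c$ fix $\mathbf 1,h,e_1$ and send $e_0$ to $-e_0$; $d$ is the identity.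

Which algebra do these matrices generate? Look at $t=(ab)^2$. It fixes $\mathbf 1$ and $h$. On the other two vectors, $ab$ sends $e_0\mapsto -e_1$ and $e_1\mapsto e_0$, so $t$ is $-1$ there. Hence $\frac12(1-t)$ is the projection onto $\mathrm{span}(e_0,e_1)$, and $\frac12(1+t)\cdot\frac12(1\pm a)$ are the projections onto $\mathbb C\mathbf 1$ and $\mathbb Ch$. On $\mathrm{span}(e_0,e_1)$ the four matrices
$$1,\qquad b=\begin{pmatrix}-1&0\\0&1\end{pmatrix},\qquad a=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad ab=\begin{pmatrix}0&1\\-1&0\end{pmatrix}$$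
are linearly independent, so they span $M_2(\mathbb C)$. The algebra is $\mathbb C\oplus\mathbb C\oplus M_2(\mathbb C)$, of dimension $6$.

Section 10 shows that the pattern continues: on words of length $n+1$ the algebra is $\mathbb C\oplus\mathbb C\oplus M_2(\mathbb C)\oplus M_4(\mathbb C)\oplus\dots\oplus M_{2^n}(\mathbb C)$. Now let $a,b,c,d$ act on functions of infinite words, and close the algebra they generate in operator norm. The resulting $C^*$-algebra $A$ acts on every one of these blocks. Restricting to finitely many blocks gives finite-dimensional quotients of $A$. Has $A$ any other proper quotients?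

The list of blocks does not decide this. Call the blocks $V_{-1},V_0,V_1,\dots$, with $\dim V_{-1}=1$ and $\dim V_n=2^n$ for $n\ge0$. The algebra $\prod_{k\ge-1}\mathcal B(V_k)$ of bounded sequences also has each $\bigoplus_{k=-1}^n\mathcal B(V_k)$ as a quotient, by forgetting coordinates. But the sequences supported at the single coordinate $-1$ form a nonzero closed ideal whose quotient is infinite dimensional.

## 2. Koopman representations and just-infinite algebras

Fix $q\ge 2$ and an alphabet $D$ with $q$ letters. The $q$-ary rooted tree has the finite words over $D$ as vertices, and its root is the empty word. Its boundary is $X=D^{\mathbb N}$, with the uniform Bernoulli measure $\mu$. For a finite word $w$ of length $|w|$, the **cylinder** $[w]\subset X$ is the set of infinite words beginning with $w$; thus $\mu([w])=q^{-|w|}$. Automorphisms of the tree permute the cylinders of each level, so they preserve $\mu$.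

**Definition (sections, self-similar group).** For a tree automorphism $g$ and a word $w$, the section $g|_w$ is the automorphism determined by $g(wx)=g(w)\,g|_w(x)$. A group $G$ of automorphisms is self-similar if all sections of its elements lie in $G$.

From the definition,
$$(gh)|_w=g|_{h(w)}\,h|_w,\qquad g|_{wu}=(g|_w)|_u. \tag{1}$$
For instance $b|_{10}=c|_0=a$ and $d|_{11}=b|_1=c$. If $q=2$ and $g$ fixes both letters, we write $g=(g|_0,g|_1)$; then $b=(a,c)$, $c=(a,d)$, $d=(1,b)$.

**Definition (Grigorchuk group).** $\mathcal G$ is the group of automorphisms of the binary tree generated by $a,b,c,d$.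

It is self-similar, because the sections of the generators lie in $\mathcal G$ and (1) extends this to products and inverses.

**Definition (Koopman representation).** Let $G$ act on the tree by automorphisms. On $H=L^2(X,\mu)$ put $(\pi(g)f)(x)=f(g^{-1}x)$. This is a unitary representation because $\mu$ is invariant. Extend $\pi$ linearly to $\mathbb C[G]$, put $B=\pi(\mathbb C[G])$, and let $A=\overline{B}$ be the norm closure in $\mathcal B(H)$. For $G=\mathcal G$ write $A=C^*_\pi(\mathcal G)$.

Functions depending only on the first two letters form a four-dimensional invariant subspace of $H$; for $\mathcal G$ this is the example of Section 1.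

**Definition (just-infinite).** An algebra over $\mathbb C$ is just-infinite if it is infinite dimensional and each quotient by a nonzero two-sided ideal is finite dimensional. A $C^*$-algebra is just-infinite if it is infinite dimensional and each quotient by a nonzero closed two-sided ideal is finite dimensional.

For instance $\mathbb C[z]$ is a just-infinite algebra: a nonzero ideal is generated by a nonzero polynomial $p$, and the quotient has dimension $\deg p$.

The question comes from "Just-infinite $C^*$-algebras" (https://ems.press/journals/cmh/articles/15337). The group $\mathcal G$ is just-infinite. The group algebra $\mathbb C[\mathcal G]$ is not just-infinite as an algebra, and the full group $C^*$-algebra $C^*(\mathcal G)$ is not just-infinite as a $C^*$-algebra. The image $B=\pi(\mathbb C[\mathcal G])$ is known to be just-infinite as an algebra. Its closure $C^*_\pi(\mathcal G)$ is residually finite dimensional, meaning that its finite-dimensional representations separate points; indeed the functions of finitely many letters are dense in $H$.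 Is $C^*_\pi(\mathcal G)$ just-infinite as a $C^*$-algebra?

We use the following textbook facts. "Ideal" means two-sided ideal.

- Closed ideals of $C^*$-algebras are self-adjoint, and the quotients are $C^*$-algebras. A $*$-homomorphism of $C^*$-algebras is contractive; if it is injective, it is isometric.
- Every nonzero element of a $C^*$-algebra is nonzero in some irreducible representation.
- A closed ideal $J$ has an approximate unit: a net $(e_\lambda)$ in $J$ with $\|e_\lambda\|\le1$ and $e_\lambda j\to j$ for $j\in J$.
- A finite-dimensional $C^*$-algebra is a direct sum of full matrix blocks. Its ideals are sums of blocks, it has one irreducible representation for each block, and each of its unital representations is a direct sum of irreducible ones.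
- An element of a unital $C^*$-subalgebra $A\subset\mathcal B(H)$ that is invertible in $\mathcal B(H)$ is invertible in $A$.
- (Dixmier) A separable prime $C^*$-algebra is primitive, that is, it has a faithful irreducible representation. Prime means that two nonzero closed ideals always have nonzero intersection.

## 3. The dyadic odometer: a dense just-infinite subalgebra is not enough

Since $B$ is known to be just-infinite, the natural first attempt is this. Let $N\ne0$ be a closed ideal of $A$. If $N\cap B\neq0$, then $B/(N\cap B)$ is finite dimensional. Its image in $A/N$ is finite dimensional and dense, so it is all of $A/N$, and we are done. The argument stops when $N\cap B=0$, and a closed ideal may very well miss a dense subalgebra.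

Here is a case where it does. On the binary tree let $\alpha(0w)=1w$, $\alpha(1w)=0\alpha(w)$. This is "add one with carry"; it permutes the $2^n$ words of length $n$ in a single cycle, so $G=\langle\alpha\rangle\cong\mathbb Z$. The unitary $u=\pi(\alpha)$ acts on functions of the first $n$ letters as a $2^n$-cycle, so its eigenvalues there are exactly the $2^n$-th roots of unity. Hence the spectrum of $u$ is the whole circle $\mathbb T$, and $A\cong C(\mathbb T)$, with $B$ corresponding to the Laurent polynomials $\mathbb C[z,z^{-1}]$. The algebra $B$ is just-infinite, for the same reason as $\mathbb C[z]$. But $A$ is not: the functions vanishing on a closed proper arc $I$ of positive length form a nonzero closed ideal with quotient $C(I)$, of infinite dimension. This ideal meets $B$ only in $0$, since a nonzero Laurent polynomial has finitely many zeros.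

So something about $\mathcal G$ must enter beyond the just-infiniteness of $B$. It will be a supply of ideals of $A$ that are themselves matrix algebras of growing size.

## 4. The theorems

Let $W_n\subset H$ be the span of the indicators of the cylinders $[v]$, $|v|=n$. For $q=2$ put $V_{-1}=W_0=\mathbb C\mathbf 1$ and $V_n=W_{n+1}\ominus W_n$ for $n\ge0$, so $\dim V_n=2^n$ for $n\ge 0$. These subspaces are $\mathcal G$-invariant. In Section 1, $V_0=\mathbb Ch$ and $V_1=\mathrm{span}(e_0,e_1)$.

**Theorem A.** $A=C^*_\pi(\mathcal G)$ is just-infinite: $\dim A=\infty$, and $\dim A/N<\infty$ for every nonzero closed two-sided ideal $N$.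

**Theorem B.** Let $A=C^*_\pi(\mathcal G)$.

1. The $V_n$ $(n\ge-1)$ are irreducible, pairwise inequivalent $A$-modules, and they are all the finite-dimensional irreducible representations of $A$. Every infinite-dimensional irreducible representation of $A$ is faithful, and such representations exist.
2. $F\mapsto I_F=\{x\in A:\ x|_{V_n}=0\ \ \forall n\in F\}$ is a bijection from the finite subsets $F\subset\{-1,0,1,\dots\}$ onto the nonzero closed ideals of $A$, and $A/I_F\cong\bigoplus_{n\in F}\mathcal B(V_n)$. Hence $\mathrm{Prim}(A)=\{0\}\cup\{\ker(A\to\mathcal B(V_n)):n\ge-1\}$.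
3. Any unitary representation of $\mathcal G$ weakly contained in $\pi$ is either weakly equivalent to $\pi$, or a direct sum of copies of finitely many of the $V_n$.

In (2), $F=\emptyset$ gives $I_\emptyset=A$, and $\mathrm{Prim}(A)$ is the set of kernels of irreducible representations. In (3), a representation $\rho$ is weakly contained in $\pi$ if $\|\rho(f)\|\le\|\pi(f)\|$ for all $f\in\mathbb C[\mathcal G]$, and weakly equivalent to $\pi$ if equality always holds. For the odometer, every character of $\mathbb Z$ is weakly contained in $\pi$, since $u$ has spectrum $\mathbb T$. A character sending $\alpha$ to a number $\zeta$ that is not a root of unity of $2$-power order is not a subrepresentation, because $H$ has an orthonormal basis of eigenvectors of $u$, all with eigenvalues of $2$-power order.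

The proof of Theorem A uses three properties of $\mathcal G$, so we state it in that form.

**Theorem C.** Let $G$ be a countable self-similar group acting faithfully on the $q$-ary rooted tree, $q\ge2$, with alphabet $D$, satisfying (F1)–(F3) below. Then the norm closure of $\pi(\mathbb C[G])$, where $\pi$ is the Koopman representation of $G$ on $L^2(D^{\mathbb N},\mu)$ with $\mu$ uniform Bernoulli, is just-infinite.

- (F1) $G$ is transitive on $D$; and for all $i\in D$, $g\in G$ there is $h\in G$ with $h(i)=i$, $h|_i=g$.
- (F2) There is a normal subgroup $K\ne1$ of finite index in $G$ such that for all $k\in K$, $i\in D$, the automorphism $\delta_i(k)$, acting by $ix\mapsto i\,k(x)$ and trivially off $[i]$, lies in $K$.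
- (F3) For every $g\in G$, $\mu(N_n(g))\to0$, where $N_n(g)=\bigcup\{[w]:|w|=n,\ g|_w\neq1\}$.

To see what each condition says, test the odometer. We have $\alpha^2=(\alpha,\alpha)$, so $\langle\alpha^2\rangle$ fixes each letter and its sections at a letter exhaust $G$: (F1) holds. The only word $w$ of length $n$ with $\alpha|_w\ne1$ is $1^n$, so $\mu(N_n(\alpha))=2^{-n}$. By (1), $N_n(gh)\subset N_n(h)\cup h^{-1}N_n(g)$; and $g^{-1}|_{g(w)}=(g|_w)^{-1}$ gives $N_n(g^{-1})=gN_n(g)$. So (F3) holds for all powers of $\alpha$. But (F2) fails: if $1\neq k\in K$, then $\delta_0(k)$ and $\delta_1(k)$ commute, have infinite order and have disjoint supports, so they generate $\mathbb Z^2$, which does not embed in $\mathbb Z$. Since the conclusion fails for the odometer, (F2) cannot be dropped from Theorem C.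

Two consequences of (F1) will be used constantly. First, for every word $u$ and $g\in G$,
$$\text{there is } h\in G\text{ with } h(u)=u,\ h|_u=g. \tag{2}$$
Induct on $|u|$: for $u=iu'$ take $h'$ with $h'(u')=u'$, $h'|_{u'}=g$, then $h$ with $h(i)=i$, $h|_i=h'$. Second, $G$ is transitive on every level. Given $iu'$ and $jv'$ of equal length, pick $h_1$ with $h_1(i)=j$, so $h_1(iu')=ju''$. By induction some $k\in G$ sends $u''$ to $v'$, and an element $h_2$ with $h_2(j)=j$, $h_2|_j=k$ gives $h_2h_1(iu')=jv'$.

## 5. The Grigorchuk group satisfies (F1)–(F3)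

**Proposition 1.** $\mathcal G$ satisfies (F1), (F2), (F3) with $q=2$.

**Step 1: relations among the generators.** Conjugation by $a$ swaps the two coordinates of $(g_0,g_1)$, and $a^2=1$. We have $b^2=(1,c^2)$, $c^2=(1,d^2)$, $d^2=(1,b^2)$, so if $b^2,c^2,d^2$ act trivially on level $n$, they do on level $n+1$; by induction $b^2=c^2=d^2=1$. Next compare
$$bc=(1,cd),\ d=(1,b);\qquad cd=(a,db),\ b=(a,c);\qquad db=(a,bc),\ c=(a,d).$$
If $bc=d$, $cd=b$, $db=c$ hold on level $n$, they hold on level $n+1$. So $bc=d$, $cd=b$, $db=c$. All of these are involutions, so $bc=d=d^{-1}=cb$, and likewise for the other pairs: $b,c,d$ commute, and $c=bd$.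

**Step 2: (F1).** The element $a$ swaps $0$ and $1$. The elements $b$, $c$, $d$ and $aba=(c,a)$ fix the letter $1$ and have sections $c,d,b,a$ there. By (1), taking the section at $1$ is a homomorphism on the stabilizer of $1$; its image contains the generators, so it is $\mathcal G$. If $h$ fixes $1$ with $h|_1=g$, then $aha$ fixes $0$ with $(aha)|_0=g$.

**Step 3: the subgroup $K$ of (F2) and its index.** Let
$$t=(ab)^2=(aba)b=(c,a)(a,c)=(ca,ac),$$
the element met in Section 1. As $ca$ moves the first letter, $t\ne1$. Let $K$ be the normal closure of $t$. Modulo $K$ the involutions $a,b$ commute, and $b$ commutes with $d$; as $c=bd$, the quotient $\mathcal G/K$ is generated by the images of $a,b,d$, and the image of $b$ is central. Also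
$$(ad)^2=(ada)d=(b,1)(1,b)=(b,b),\qquad (ad)^4=1,$$
so $\langle a,d\rangle$, generated by two involutions whose product has order dividing $4$, has order at most $8$. Hence $|\mathcal G/K|\le16$.

**Step 4: $\delta_i(K)\subset K$.** We have $abad=(aba)d=(c,a)(1,b)=(c,ab)$, so $(abad)^2=(1,t)=\delta_1(t)$. Modulo $K$, $aba\equiv b$, so $(abad)^2\equiv(bd)^2=c^2=1$. Thus $\delta_1(t)\in K$. For $g\in\mathcal G$ choose $h$ with $h(1)=1$, $h|_1=g$; then $\delta_1(gtg^{-1})=h\,\delta_1(t)\,h^{-1}\in K$. The elements $gt^{\pm1}g^{-1}$ generate $K$ and $\delta_1$ is a homomorphism, so $\delta_1(K)\subset K$. Finally $\delta_0(k)=a\,\delta_1(k)\,a\in K$.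

**Step 5: (F3).** As $a|_0=a|_1=1$, $N_n(a)=\emptyset$ for $n\ge1$. For $g\in\{b,c,d\}$ we have $g|_0\in\{1,a\}$ and $g|_1\in\{b,c,d\}$, so $g|_{1^j0}\in\{1,a\}$, and one letter later the section is $1$. Hence only $1^n$ and $1^{n-1}0$ can carry a nontrivial section, and $\mu(N_n(g))\le2^{1-n}$. By (1), $(gh)|_w\ne1$ forces $h|_w\ne1$ or $g|_{h(w)}\neq1$, so $N_n(gh)\subset N_n(h)\cup h^{-1}N_n(g)$. As $\mu$ is invariant and the generators are involutions, induction on word length gives (F3). $\square$

From here to the end of Section 9, $G$ is any group as in Theorem C.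

## 6. Matrix units over cylinders and the ideals $J_n$

For $|v|=n$ let $S_v$ be the isometry of $H$ with $(S_vf)(vx)=q^{n/2}f(x)$ and $S_vf=0$ off $[v]$. Then $(S_v^*f)(x)=q^{-n/2}f(vx)$, and
$$S_v^*S_w=\delta_{vw}\ (|v|=|w|),\qquad \sum_{|v|=n}S_vS_v^*=1,\qquad S_vS_u=S_{vu}.$$
The basic rule is
$$\pi(g)S_w=S_{g(w)}\,\pi(g|_w). \tag{3}$$
Indeed $(\pi(g)S_wf)(y)=(S_wf)(g^{-1}y)$ vanishes unless $y=g(w)x'$, and then $g^{-1}y=w\,(g|_w)^{-1}x'$, so the value is $q^{|w|/2}f((g|_w)^{-1}x')$, as on the right side.

For a linear subspace $L\subset\mathcal B(H)$ put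
$$L^{(n)}=\Big\{\sum_{|v|=|w|=n}S_vT_{vw}S_w^*:\ T_{vw}\in L\Big\}.$$
The map $(T_{vw})\mapsto\sum S_vT_{vw}S_w^*$ is a $*$-isomorphism $M_{q^n}(\mathcal B(H))\to\mathcal B(H)$, so $L^{(n)}\cong M_{q^n}(L)$. If $L$ is closed, so is $L^{(n)}$; if $L$ is dense in $L'$, then $L^{(n)}$ is dense in $L'^{(n)}$; and $(L^{(1)})^{(n)}=L^{(n+1)}$. Multiplying $\sum_iS_iS_i^*=1$ by $\pi(g)$ and using (3),
$$\pi(g)=\sum_{i\in D}S_{g(i)}\,\pi(g|_i)\,S_i^*\in B^{(1)}. \tag{4}$$
For $\mathcal G$ this reads
$$\pi(a)=\begin{pmatrix}0&1\\1&0\end{pmatrix},\qquad \pi(b)=\begin{pmatrix}\pi(a)&0\\0&\pi(c)\end{pmatrix}.$$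
So $B\subset B^{(1)}$. Applying $(\cdot)^{(n)}$ and taking closures,
$$B\subset B^{(1)}\subset B^{(2)}\subset\cdots,\qquad A\subset A^{(1)}\subset A^{(2)}\subset\cdots,$$
all with the same unit. Put
$$\mathcal C=\overline{\bigcup_nA^{(n)}}\subset\mathcal B(H).$$

The inclusions $A\subset A^{(n)}$ go the expected way. Condition (F2) supplies an inclusion in the opposite direction, for an ideal of $A$.

**Proposition 2.** There is a closed ideal $J\ne 0$ of $A$ of finite codimension with $J^{(1)}\subset J$. Put $J_n=J^{(n)}$. Then $J=J_0\supset J_1\supset J_2\supset\cdots$, and each $J_n$ is a nonzero closed ideal of $A^{(n)}$, of finite codimension there, which is contained in $A$; so it is a closed ideal of $A$ of finite codimension. Moreover $\dim A=\infty$.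

**Step 1: construct $J$.** Let $I\subset\mathbb C[G]$ be the ideal generated by $\{k-1:k\in K\}$. Since $(k-1)g=g(g^{-1}kg-1)$ and $K$ is normal, $I=\mathrm{span}\{g(k-1):g\in G,\ k\in K\}$. This is the kernel of $\mathbb C[G]\to\mathbb C[G/K]$, so $\dim\mathbb C[G]/I=[G:K]<\infty$. Let $J=\overline{\pi(I)}$, a closed ideal of $A$. Choose a finite-dimensional $F_0\subset B$ with $B=F_0+\pi(I)$. The subspace $F_0+J$ is closed (a closed subspace plus a finite-dimensional one) and contains $B$, so $A=F_0+J$ and $\dim A/J<\infty$. And $J\ne0$: a nontrivial $k\in K$ moves some word $v$ to $v'\ne v$ of the same length, so $\pi(k)1_{[v]}=1_{[v']}$ and $\pi(k)\neq1$.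

**Step 2: $J^{(1)}\subset J$.** Let $T=\pi(g(k-1))$ with $g\in G$, $k\in K$, and let $i\in D$. The automorphism $\delta_i(k)$ has section $k$ at $i$ and trivial sections at the other letters, so by (4) $\pi(\delta_i(k)-1)=S_i\,\pi(k-1)\,S_i^*$. Choose $h$ with $h(i)=i$, $h|_i=g$. By (3),
$$\pi\big(h(\delta_i(k)-1)\big)=\pi(h)S_i\,\pi(k-1)S_i^*=S_i\,\pi(g)\pi(k-1)\,S_i^*=S_iTS_i^*.$$
Since $\delta_i(k)\in K$, the left side lies in $\pi(I)$. By linearity $S_iTS_i^*\in\pi(I)$ for all $T\in\pi(I)$. Now let $j\in D$ and choose $h'$ with $h'(i)=j$. Then $\pi(h')S_iTS_i^*=S_j\,\pi(h'|_i)T\,S_i^*\in\pi(I)$. As $T$ runs through $\pi(I)$, so does $\pi(h'|_i)T$. So $S_jTS_i^*\in\pi(I)$ for all $i,j\in D$ and $T\in\pi(I)$. Thus $\pi(I)^{(1)}\subset\pi(I)$, and taking closures, $J^{(1)}\subset J$.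

**Step 3: the ideals $J_n$.** We get $J_{n+1}=(J^{(1)})^{(n)}\subset J^{(n)}=J_n$, so $J_n\subset J\subset A$. Since $J_n\cong M_{q^n}(J)$ inside $A^{(n)}\cong M_{q^n}(A)$, it is a closed ideal of $A^{(n)}$ of codimension $q^{2n}\dim(A/J)$. As $J_n\subset A\subset A^{(n)}$, it is an ideal of $A$, and $A/J_n\subset A^{(n)}/J_n$ is finite dimensional. Finally $\dim A\ge\dim J_n\ge q^{2n}$ for all $n$. $\square$

## 7. Extending a quotient of $A$ to $\mathcal C$

Each $J_n$ has finite codimension, so it suffices to show that a nonzero closed ideal $N$ contains some $J_n$. A direct attack intersects $N$ with $J_n$. The ideal $N\cap J_n$ of $J_n\cong M_{q^n}(J)$ may be smaller than $J_n$, and nothing so far gives a hold on it. Instead we use that $J_n$ is an ideal in the *larger* algebra $A^{(n)}$: a representation of $A$ that does not kill $J_n$ remembers how to act on $A^{(n)}$. If $N$ contains no $J_n$, this works for all $n$ at once, and the quotient by $N$ is forced to extend to $\mathcal C$.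

**Proposition 3.** Suppose $\mathcal C$ is simple. Then every nonzero closed ideal of $A$ contains some $J_n$.

Let $N$ be a closed ideal of $A$ with $N\not\supseteq J_n$ for every $n$. We show $N=0$.

**Step 1: a representation for each $n$.** The image of $J_n$ in $A/N$ is nonzero. So there is an irreducible representation $\sigma_n:A\to\mathcal B(H_n)$ with $\sigma_n(N)=0$ and $\sigma_n(J_n)\ne0$. As $J_n$ is an ideal of $A$, the closed span of $\sigma_n(J_n)H_n$ is a nonzero invariant subspace, so it is $H_n$.

**Step 2: extend $\sigma_n$ to $A^{(n)}$.** For $x\in A^{(n)}$, $j_1,\dots,j_m\in J_n$, $\xi_1,\dots,\xi_m\in H_n$, we want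
$$\tilde\sigma_n(x)\sum_k\sigma_n(j_k)\xi_k=\sum_k\sigma_n(xj_k)\xi_k. \tag{5}$$
Here $xj_k\in J_n$, as $J_n$ is an ideal of $A^{(n)}$. To see that (5) is well defined and bounded, take an approximate unit $(e_\lambda)$ of $J_n$. Then $xe_\lambda\in J_n$, $xe_\lambda j_k\to xj_k$, and
$$\Big\|\sum_k\sigma_n(xj_k)\xi_k\Big\|=\lim_\lambda\Big\|\sigma_n(xe_\lambda)\sum_k\sigma_n(j_k)\xi_k\Big\|\le\|x\|\,\Big\|\sum_k\sigma_n(j_k)\xi_k\Big\|.$$
By Step 1, (5) defines a bounded operator $\tilde\sigma_n(x)$ on $H_n$. Linearity, multiplicativity and $\tilde\sigma_n(1)=1$ are read off from (5), and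
$$\langle\tilde\sigma_n(x)\sigma_n(j)\xi,\sigma_n(j')\eta\rangle=\langle\sigma_n(j'^*xj)\xi,\eta\rangle=\langle\sigma_n(j)\xi,\tilde\sigma_n(x^*)\sigma_n(j')\eta\rangle$$
gives $\tilde\sigma_n(x)^*=\tilde\sigma_n(x^*)$. For $x\in A$ we have $\sigma_n(xj)=\sigma_n(x)\sigma_n(j)$, so $\tilde\sigma_n=\sigma_n$ on $A$.

**Step 3: glue the extensions.** Let $Q=\prod_n\mathcal B(H_n)\big/\bigoplus_n\mathcal B(H_n)$, bounded sequences modulo sequences tending to $0$ in norm. It is a unital $C^*$-algebra, and $Q\ne0$ because $H_n\ne0$ for all $n$. For $x\in A^{(m)}$ let $\theta(x)$ be the class of the sequence with entry $\tilde\sigma_n(x)$ for $n\ge m$, which makes sense since $A^{(m)}\subset A^{(n)}$, and $0$ for $n<m$. Replacing $m$ by a larger number changes finitely many entries, so $\theta$ is well defined on $\bigcup_mA^{(m)}$. It is a contractive unital $*$-homomorphism there, so it extends to a unital $*$-homomorphism $\theta:\mathcal C\to Q$.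

**Step 4: conclude.** The kernel of $\theta$ is a closed ideal of $\mathcal C$ not containing $1$, so it is $0$ by simplicity. But for $x\in N\subset A$ all entries $\tilde\sigma_n(x)=\sigma_n(x)$ vanish, so $\theta(x)=0$. Hence $N=0$. $\square$

## 8. Orbits and norms: why $\mathcal C$ is simple

The algebra $\mathcal C$ contains the matrix algebras $\mathbb C^{(n)}:=(\mathbb C1)^{(n)}\cong M_{q^n}(\mathbb C)$, which increase with $n$ and are simple. If they were dense in $\mathcal C$, a unital $*$-homomorphism into a nonzero algebra, being isometric on each of them, would be isometric on $\mathcal C$, and we would be done. For $\mathcal G$ they are not dense: $\pi(b)$ has distance at least $1$ from their union. Indeed, for $x\in\mathbb C^{(n)}$ the compression $S_{1^n}^*xS_{1^n}$ is a scalar $\lambda$, while $S_{1^n}^*\pi(b)S_{1^n}=\pi(b|_{1^n})$ with $b|_{1^n}\in\{b,c,d\}$. Each of $b,c,d$ is a nontrivial involution ($b$ and $c$ swap $00,01$, and $d$ swaps $100,101$) and fixes the constants, so $\pi(b|_{1^n})$ has spectrum $\{1,-1\}$, and $\|\pi(b)-x\|\ge\|\pi(b|_{1^n})-\lambda\|\ge1$.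

The obstruction sits near the single point $111\cdots$. Away from it $\pi(b)$ is a matrix: for example $b(100x)=101x$, so $\pi(b)S_{100}=S_{101}$. We therefore compute norms on the orbits that avoid the bad points, where everything becomes a matrix after finitely many letters. Two things must be shown: the bad points do not contribute to the norm in $\mathcal C$ (Lemma 5), and the norms on good orbits survive in every quotient (Lemma 6).

**Setup.** Write $x\sim_ny$ if $x,y\in X$ agree after the $n$-th letter, and $x\sim y$ if $x\sim_ny$ for some $n$. A $\sim_n$-class has $q^n$ points. Let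
$$X'=\{x\in X:\ \forall g\in G\ \exists n:\ x\notin N_n(g)\}.$$
If $g|_w=1$, all further sections $g|_{wu}$ are $1$, so the clopen sets $N_n(g)$ decrease in $n$. As $G$ is countable, $X'$ is Borel, and (F3) gives $\mu(X')=1$. For $x\in X'$ and $g\in G$, $g|_r=1$ for all sufficiently long prefixes $r$ of $x$. For $\mathcal G$, the point $111\cdots$ is not in $X'$, because $b|_{1^n}\neq1$ for all $n$.

**Definition (symbol).** A symbol is a triple $s=(v,g,w)$ with $|v|=|w|$, $g\in G$. It acts as the partial homeomorphism $[w]\to[v]$, $wx\mapsto vg(x)$, with domain $\mathrm{dom}(s)=[w]$ and inverse $s^{-1}=(w,g^{-1},v)$. Put $\pi(s)=S_v\pi(g)S_w^*$.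

Thus $(\pi(s)f)(x)=f(s^{-1}x)$ for $x\in[v]$, and $0$ elsewhere. For example, $(0,a,1)$ is the map $1x\mapsto0a(x)$. The operators $\pi(s)$ span $\bigcup_nB^{(n)}$, which is dense in $\mathcal C$.

**Lemma 4.** (i) $X'$ is a union of $\sim$-classes. (ii) Let $s=(v,g,w)$ be a symbol and $y\in X'$. For all large $n$, with $u$ the prefix of $y$ of length $n$ and $y=uz$: either $w$ is not a prefix of $y$ and $\pi(s)S_u=0$; or $y\in[w]$ and there is a word $u'$ with $|u'|=n$, $\pi(s)S_u=S_{u'}$ and $s(y)=u'z$. In particular, in the second case $s(y)\sim_ny$ for all large $n$, and $s(y)\in X'$.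

**Proof of (i).** Let $x=ux'\in X'$, $y=vx'$, $|u|=|v|$, $g\in G$. By (2) choose $h$ with $h(u)=u$, $h|_u=g|_v$. As $x\in X'$, some prefix $r$ of $x'$ has $h|_{ur}=1$. Then $g|_{vr}=(g|_v)|_r=(h|_u)|_r=h|_{ur}=1$. So $y\in X'$.

**Proof of (ii).** If $w$ is not a prefix of $y$ and $n\ge|w|$, the prefix of $u$ of length $|w|$ differs from $w$, so $S_w^*S_u=0$. Let $y=wx$. Choose $h$ with $h(w)=w$, $h|_w=g$. For all long prefixes $r$ of $x$, $g|_r=h|_{wr}=1$. With $u=wr$, (3) gives
$$\pi(s)S_u=S_v\pi(g)S_w^*S_wS_r=S_v\pi(g)S_r=S_vS_{g(r)}=S_{vg(r)},$$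
and $s(y)=vg(rz)=vg(r)z$. Take $u'=vg(r)$. Then $s(y)\sim_ny$, and $s(y)\in X'$ by (i). $\square$

**Orbit representations.** For a $\sim$-class $Y\subset X'$ and a formal finite combination $T=\sum_ic_is_i$ of symbols $s_i=(v_i,g_i,w_i)$, put $\pi(T)=\sum c_i\pi(s_i)$, and on $\ell^2(Y)$ put $\rho_Y(T)=\sum_ic_i\rho_Y(s_i)$, where $\rho_Y(s)\delta_y=\delta_{s(y)}$ if $y\in\mathrm{dom}(s)$ and $0$ otherwise. By Lemma 4, $s$ maps $Y\cap\mathrm{dom}(s)$ injectively into $Y$, so $\rho_Y(s)$ is a partial isometry. Let
$$M(T)=\sup_{Y\subset X'}\|\rho_Y(T)\|\le\sum_i|c_i|<\infty.$$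

The next lemma bounds an operator norm on $L^2(X,\mu)$ by norms on countable orbits. If every $s_i$ preserved the $\sim_n$-classes for one fixed $n$, it would be immediate: cut $f$ into its restrictions to $\sim_n$-classes, apply $\rho_Y(T)$ to each piece, and integrate. A single $n$ need not do, so we cut with a finite window $n$, estimate the error at the points where $s_i$ leaves the window, and let $n\to\infty$.

**Lemma 5.** $\|\pi(T)\|\le M(T)$.

**Step 1: windows.** Let $f$ be a bounded Borel function with $|f|\le\|f\|_\infty$ everywhere, and $F=\sum_ic_i\,1_{[v_i]}\,f\circ s_i^{-1}$, a bounded Borel representative of $\pi(T)f$. For $y\in X'$ with class $Y$ define in $\ell^2(Y)$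
$$\xi_y^n=q^{-n/2}\sum_{x\sim_ny}f(x)\delta_x,\qquad\eta_y^n=q^{-n/2}\sum_{x\sim_ny}F(x)\delta_x.$$
For Borel $\phi\ge0$, with $\tau$ the shift, $y\mapsto\sum_{x\sim_ny}\phi(x)=\sum_{|u|=n}\phi(u\,\tau^ny)$ is Borel. Since $\tau^ny$ has distribution $\mu$ and $\int\phi(uz)\,d\mu(z)=q^n\int_{[u]}\phi\,d\mu$,
$$\int\sum_{x\sim_ny}\phi(x)\,d\mu(y)=q^n\int\phi\,d\mu. \tag{6}$$
Taking $\phi=|f|^2$ and $\phi=|F|^2$: $\int\|\xi_y^n\|^2d\mu(y)=\|f\|^2$ and $\int\|\eta_y^n\|^2d\mu(y)=\|\pi(T)f\|^2$.

**Step 2: locate the error.** At $x\in Y$ the coefficient of $\rho_Y(T)\xi_y^n-\eta_y^n$ is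
$$q^{-n/2}\sum_{i:\,x\in[v_i]}c_i\,f(s_i^{-1}x)\big(1[s_i^{-1}x\sim_ny]-1[x\sim_ny]\big),$$
where $1[\cdot]$ is $1$ if the condition holds and $0$ otherwise. Indeed, the coefficient of $\rho_Y(s_i)\xi$ at $x\in[v_i]$ is the coefficient of $\xi$ at $s_i^{-1}x$, and $s_i^{-1}x\in Y$ by Lemma 4. Let
$$D_i^n=\{x\in X'\cap[v_i]:s_i^{-1}x\not\sim_nx\},\qquad E_i^n=\{x\in X'\cap[w_i]:s_ix\not\sim_nx\}.$$
These sets are Borel, since $X'$ is Borel, $s_i^{\pm1}$ are continuous on clopen domains and $\sim_n$ is a closed relation. The $i$-th term is nonzero only if exactly one of $x\sim_ny$, $s_i^{-1}x\sim_ny$ holds. If it is the first, then $x\in D_i^n$ and $x\sim_ny$. If it is the second, then $x'=s_i^{-1}x$ lies in $E_i^n$ and $x'\sim_ny$, and $x'$ determines $x$. So the vector formed by the $i$-th terms has norm at most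
$$\varepsilon_i^n(y)=|c_i|\,\|f\|_\infty\,q^{-n/2}\big(\#\{x\sim_ny:x\in D_i^n\}+\#\{x\sim_ny:x\in E_i^n\}\big)^{1/2},$$
and by (6) $\varepsilon_i^n$ is Borel with $\int(\varepsilon_i^n)^2d\mu=|c_i|^2\|f\|_\infty^2\big(\mu(D_i^n)+\mu(E_i^n)\big)$.

**Step 3: integrate and let the window grow.** For every $y\in X'$,
$$\|\eta_y^n\|\le\|\rho_Y(T)\xi_y^n\|+\sum_i\varepsilon_i^n(y)\le M(T)\|\xi_y^n\|+\sum_i\varepsilon_i^n(y).$$
The two outer expressions are Borel in $y$. Taking $L^2(\mu)$-norms in $y$,
$$\|\pi(T)f\|\le M(T)\|f\|+\|f\|_\infty\sum_i|c_i|\big(\mu(D_i^n)+\mu(E_i^n)\big)^{1/2}.$$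
As $\sim_n$ grows with $n$, the sets $D_i^n,E_i^n$ decrease in $n$. By Lemma 4(ii), applied to $s_i^{-1}$ and to $s_i$, their intersections over $n$ are empty, so their measures tend to $0$. Hence $\|\pi(T)f\|\le M(T)\|f\|$ for bounded $f$, and bounded functions are dense in $H$. $\square$

**Lemma 6.** Let $\theta:\mathcal C\to Q$ be a unital $*$-homomorphism into a unital $C^*$-algebra $Q\ne0$. Then $\|\theta(\pi(T))\|\ge\|\rho_Y(T)\|$ for all $T$ and all $\sim$-classes $Y\subset X'$.

**Step 1: replace a vector by a matrix.** The algebra $\mathbb C^{(n)}\cong M_{q^n}(\mathbb C)$ lies in $\mathcal C$, contains its unit, and is simple. Since $\theta(1)=1\ne0$, $\theta$ is injective, hence isometric, on it. Let $0\ne\xi=\sum_{i=1}^r\xi_i\delta_{y_i}$ with $y_i\in Y$ distinct. For $n$ large, $y_i=u_iz$ with $|u_i|=n$, the same $z$ for all $i$, and the $u_i$ distinct. Put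
$$q_0=\sum_{i=1}^r\xi_iS_{u_i}S_{u_1}^*\in\mathbb C^{(n)}.$$
Since $q_0^*q_0=\|\xi\|^2S_{u_1}S_{u_1}^*$, $\|q_0\|=\|\xi\|$.

**Step 2: $T$ acts on the matrix as on the vector.** By Lemma 4(ii), for $n$ large and all $i,j$, $\pi(s_j)S_{u_i}$ is $0$ if $y_i\notin\mathrm{dom}(s_j)$, and otherwise it is $S_{u_{ij}}$ with $s_j(y_i)=u_{ij}z$. Hence, writing $\rho_Y(T)\xi=\sum_{|u|=n}\eta_u\delta_{uz}$,
$$\pi(T)q_0=\sum_{i,j}\xi_ic_j\,\pi(s_j)S_{u_i}S_{u_1}^*=\sum_{|u|=n}\eta_uS_uS_{u_1}^*\in\mathbb C^{(n)},$$
and as before $\|\pi(T)q_0\|=\|\rho_Y(T)\xi\|$.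

**Step 3: compare norms.** As $\theta$ is isometric on $\mathbb C^{(n)}$,
$$\|\rho_Y(T)\xi\|=\|\pi(T)q_0\|=\|\theta(\pi(T)q_0)\|\le\|\theta(\pi(T))\|\,\|\theta(q_0)\|=\|\theta(\pi(T))\|\,\|\xi\|.$$
Finitely supported vectors are dense in $\ell^2(Y)$. $\square$

**Proposition 7.** $\mathcal C$ is simple.

**Proof.** Let $\theta$ be the quotient map of $\mathcal C$ by a proper closed ideal. It is unital with nonzero target. By Lemmas 6 and 5, $\|\theta(\pi(T))\|\ge M(T)\ge\|\pi(T)\|$ for all $T$. So $\theta$ is isometric on the dense set $\bigcup_nB^{(n)}$, hence on $\mathcal C$, and the ideal is $0$. $\square$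

This section used (F1) and (F3) only. For the odometer, too, $\mathcal C$ is therefore simple; what is missing there is the ideals $J_n$, the bridge from $A$ to $\mathcal C$.

## 9. Proof of Theorems C and A

By Proposition 2, $\dim A=\infty$. Let $N\ne0$ be a closed ideal of $A$. By Propositions 3 and 7, $N\supseteq J_n$ for some $n$, so by Proposition 2 $\dim A/N\le\dim A/J_n<\infty$. Hence $A$ is just-infinite, which is Theorem C. By Proposition 1, $\mathcal G$ satisfies the hypotheses; it is countable, being finitely generated, and it acts faithfully by definition. So $C^*_\pi(\mathcal G)$ is just-infinite, which is Theorem A. $\blacksquare$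

## 10. The ideals and representations of $C^*_\pi(\mathcal G)$

Now $G=\mathcal G$, $q=2$, $K$ is the normal closure of $t=(ab)^2$, and $A=C^*_\pi(\mathcal G)$. Section 9 shows:
$$\text{every nonzero closed ideal of }A\text{ contains some }J_n,\text{ and }\dim A/J_n<\infty. \tag{7}$$
It remains to compute $A/J_n$. The group $\mathcal G/K$ alone does not determine $A/J$, as a representation of $\mathcal G/K$ need not extend to $A$. The next lemma tells us which scalars are excluded.

**Lemma 8.** Let $\sigma$ be a nonzero unital representation of $A$, and let $h\in\mathcal G$ fix some cylinder $[u]$ pointwise. If $\sigma(\pi(h))=\lambda1$ with $\lambda\in\mathbb C$, then $\lambda=1$.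

**Proof.** For each $v$ with $|v|=|u|$ choose $g_v\in\mathcal G$ with $g_v(u)=v$, by level transitivity. Then $h_v=g_vhg_v^{-1}$ fixes $[v]$ pointwise and $\sigma(\pi(h_v))=\lambda1$. Put $M=\sum_v(\pi(h_v)-\lambda)^*(\pi(h_v)-\lambda)\in A$, so $\sigma(M)=0$. On $[v]$ the function $(\pi(h_v)-\lambda)f$ equals $(1-\lambda)f$, so
$$\langle Mf,f\rangle\ge\sum_v\int_{[v]}|1-\lambda|^2|f|^2\,d\mu=|1-\lambda|^2\|f\|^2.$$
If $\lambda\ne1$, $M$ is invertible in $\mathcal B(H)$, hence in $A$, contradicting $\sigma(M)=0$. $\square$

In the steps below $h$ again denotes the function $1_{[0]}-1_{[1]}$, and $\sigma(g)$ abbreviates $\sigma(\pi(g))$.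

**Step 1: $A/J\cong\mathbb C\oplus\mathbb C$ and $J=\{x\in A:x|_{W_1}=0\}$.** This identifies the bottom of the chain $J_n$. Let $\sigma$ be an irreducible representation of $A$ killing $J$; then $K$ acts trivially in $\sigma$, and $\sigma$ restricted to $\mathcal G$ factors through $\mathcal G/K$, which is generated by the images of $a,b,d$.

The image of $b$ in $\mathcal G/K$ is central (Section 5, Step 3), so $\sigma(b)$ is a scalar. As $b(110x)=1c(10x)=11d(0x)=110x$, $b$ fixes $[110]$ pointwise, so $\sigma(b)=1$ by Lemma 8.

Let $z=(ad)^2=(b,b)$. Then $z^2=1$, and $aza=dada=z^{-1}=z$, $dzd=dada=z$. So the image of $z$ in $\mathcal G/K$ commutes with those of $a$ and $d$, and with that of $b$, which is central. Hence $\sigma(z)$ is a scalar. As $z(0x)=0b(x)$ and $b$ fixes $[110]$ pointwise, $z$ fixes $[0110]$ pointwise, so $\sigma(z)=1$. Thus $(\sigma(a)\sigma(d))^2=1$, and the involutions $\sigma(a),\sigma(d)$ commute.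

So the image of $\sigma$ is commutative, and $\sigma$ is one-dimensional. Now $\sigma(d)$ is a scalar and $d$ fixes $[0]$ pointwise, so $\sigma(d)=1$, then $\sigma(c)=\sigma(b)\sigma(d)=1$, and $\sigma(a)=\pm1$.

Both signs occur on $W_1=\mathbb C\mathbf 1\oplus\mathbb Ch$: on $\mathbf 1$ all generators act as $1$, and on $h$ we have $a=-1$, $b=c=d=1$. And $J$ kills $W_1$, because $t$ and hence $K$ acts trivially on the first level. So the finite-dimensional $C^*$-algebra $A/J$ has exactly two irreducible representations, both one-dimensional and both realized on $W_1$. Therefore $A/J\cong\mathbb C\oplus\mathbb C$, and $x\in A$ lies in $J$ iff both representations kill it, iff $x|_{W_1}=0$.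

**Step 2: $J_n=\{x\in A:x|_{W_{n+1}}=0\}$.** This lifts Step 1 to all levels. We have $W_{n+1}=\bigoplus_{|v|=n}S_vW_1$, as $S_v1_{[i]}=2^{n/2}1_{[vi]}$. For $x=\sum S_vT_{vw}S_w^*\in A^{(n)}$, $x$ kills $W_{n+1}$ iff all $T_{vw}\in A$ kill $W_1$, iff all $T_{vw}\in J$ by Step 1, iff $x\in J^{(n)}=J_n$. Since $J_n\subset A\subset A^{(n)}$, the claim follows.

**Step 3: $A|_{W_{n+1}}=\bigoplus_{k=-1}^n\mathcal B(V_k)$.** This is the pattern announced in Section 1. For $n=0$ it is Step 1. Let $n\ge1$ and assume it for $n-1$. On $V_1$, with basis $S_0h,S_1h$ (multiples of $e_0,e_1$), formula (3) gives $\pi(b)S_0h=S_0\pi(a)h=-S_0h$ and $\pi(b)S_1h=S_1\pi(c)h=S_1h$, while $a$ swaps the basis vectors. As in Section 1, $A|_{V_1}=\mathcal B(V_1)$. Since $t=(ca,ac)$ and $\pi(ca)h=\pi(ac)h=-h$, $t$ acts as $-1$ on $V_1$. So $\pi(t-1)\in J$ acts as $-2$ there, and $J|_{V_1}$ is a nonzero ideal of $\mathcal B(V_1)$, that is, $J|_{V_1}=\mathcal B(V_1)$.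

From $W_{n+1}=\bigoplus_{|v|=n-1}S_vW_2$ and $W_n=\bigoplus_{|v|=n-1}S_vW_1$ we get $V_n=\bigoplus_{|v|=n-1}S_vV_1$. An element $\sum S_vT_{vw}S_w^*$ of $J_{n-1}=J^{(n-1)}$ acts on $V_n$ as the block matrix $(T_{vw}|_{V_1})$, whose entries can be chosen arbitrarily in $\mathcal B(V_1)$. So $J_{n-1}|_{V_n}=\mathcal B(V_n)$, while $J_{n-1}$ vanishes on $W_n$ by Step 2. Thus $A|_{W_{n+1}}\subset A|_{W_n}\oplus\mathcal B(V_n)$ contains $0\oplus\mathcal B(V_n)$ and maps onto $A|_{W_n}$, so it equals $A|_{W_n}\oplus\mathcal B(V_n)$, and induction applies.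

By Steps 2 and 3,
$$A/J_n\cong\bigoplus_{k=-1}^n\mathcal B(V_k), \tag{8}$$
the isomorphism being restriction to the $V_k$. In particular the $V_k$ are irreducible and pairwise inequivalent.

**Step 4: proof of Theorem B(2), the ideals.** By (7) a nonzero closed ideal contains some $J_n$. By (8) it corresponds to an ideal of $\bigoplus_{k=-1}^n\mathcal B(V_k)$, which is a sum of blocks; so it is $I_F$ for some $F\subset\{-1,\dots,n\}$. Conversely, for $F$ finite and $n\ge\max(F\cup\{0\})$, $I_F\supseteq J_n\neq0$, and (8) gives $A/I_F\cong\bigoplus_{k\in F}\mathcal B(V_k)$. Two finite sets $F\ne F'$ can be compared inside one quotient (8) with $n$ large, so $I_F\ne I_{F'}$. The statement about $\mathrm{Prim}(A)$ follows once Step 5 is done.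

**Step 5: proof of Theorem B(1), the irreducible representations.** Irreducibility and inequivalence of the $V_n$ are shown after (8). Let $\sigma$ be a finite-dimensional irreducible representation. Its kernel is nonzero because $\dim A=\infty$, so it is some $I_F$, and $A/I_F$ is simple because $\sigma$ maps onto a full matrix algebra. Hence $|F|=1$, and $\sigma$ is equivalent to some $V_n$. An irreducible representation that is not faithful factors through a finite-dimensional quotient, hence is finite dimensional. So infinite-dimensional irreducible representations are faithful. They exist: if $N_1,N_2$ are nonzero closed ideals, then, as the $J_n$ decrease, (7) gives $N_1\cap N_2\supseteq J_n\ne0$ for some $n$, so $A$ is prime. It is separable, being the closed span of the countable set $\pi(\mathcal G)$. By Dixmier's theorem $A$ has a faithful irreducible representation, which is infinite dimensional because $\dim A=\infty$. So the kernels of irreducible representations are $0$ and the $\ker(A\to\mathcal B(V_n))$, which completes (2).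

**Step 6: proof of Theorem B(3), weak containment.** A unitary representation of $\mathcal G$ is weakly contained in $\pi$ iff it extends to a representation $\sigma$ of $A$. If $\ker\sigma=0$, $\sigma$ is isometric and the representation is weakly equivalent to $\pi$. Otherwise $\ker\sigma=I_F$ with $F$ finite, and $\sigma$ factors through $A/I_F\cong\bigoplus_{n\in F}\mathcal B(V_n)$. A unital representation of this finite-dimensional algebra is a direct sum of copies of the $V_n$, $n\in F$. $\blacksquare$
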